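# Borel Models of Peano Arithmetic Cannot Code Every Set of Natural Numbers

## 1. Ultrapowers of $\mathbb N$ and the Baire property

Write $p_0<p_1<p_2<\cdots$ for the primes. A nonstandard model $\mathcal M$ of Peano arithmetic (PA) contains numbers larger than every ordinary number, and each $n\in\mathcal M$ leaves a trace on the ordinary numbers.

**Definition.** A set $A\subseteq\mathbb N$ is *coded* in $\mathcal M$ by $n\in\mathcal M$ if for every standard $i\in\mathbb N$ we have $i\in A$ if and only if $p_i$ divides $n$ in $\mathcal M$. The *standard system* of $\mathcal M$ is the collection of all coded sets.

For example, if $H\in\mathcal M$ is nonstandard, then PA lets us form $n=\prod_{i<H,\ i\text{ even}}p_i$ in $\mathcal M$, and $n$ codes the set of even numbers. Finite sets are coded by ordinary numbers. A countable model codes only countably many sets. On the other hand, some models code everything. Take a constant $c_A$ for each $A\subseteq\mathbb N$ and add to PA the sentences $p_i\mid c_A$ for $i\in A$ and $p_i\nmid c_A$ for $i\notin A$. A finite part of this theory mentions finitely many primes, and $\mathbb N$ satisfies it with suitable finite products of primes. By compactness there is a model. It is nonstandard,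 because $c_A$ for $A$ infinite and coinfinite is nonzero and has infinitely many prime divisors.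

Compactness gives no explicit description of such a model. The question is whether there can be one, in the following sense.

**Definition.** A model of PA is *Borel definable* if its universe is a Borel subset of $\mathbb R$ (equivalently, of some Polish space), equality is true equality of points, and the order and the graphs of addition and multiplication are Borel sets.

Is there a Borel definable nonstandard model of PA whose standard system contains all subsets of $\mathbb N$? The answer will be no. We begin with a case in which this is easy to see, at least for the presentation that the model brings with it.

Let $\mathcal U$ be a nonprincipal ultrafilter on $\mathbb N$ and let $\mathcal M=\mathbb N^{\mathbb N}/\mathcal U$. By Łoś's theorem it is a model of PA. The class of the identity function exceeds every standard number. For $A\subseteq\mathbb N$ the class of $n\mapsto\prod_{i<n,\ i\in A}p_i$ codes $A$: for all $n>i$, the prime $p_i$ divides the value at $n$ exactly when $i\in A$. So the standard system is $\mathcal P(\mathbb N)$. The universe is not literally a set of reals but a quotient of the Polish space $\mathbb N^{\mathbb N}$. How complicated is addition, seen on representatives?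

**Proposition 1.** Let $\pi:\mathbb N^{\mathbb N}\to\mathbb N^{\mathbb N}/\mathcal U$ be the quotient map. The set $\{(a,b,c):\pi a+\pi b=\pi c\}$ is not analytic; in particular it is not Borel.

**Proof.** Suppose it is analytic. Let $1_A$ be the characteristic function of $A$, and let $\mathbf 0,\mathbf 1$ be the constant functions. Then $A\in\mathcal U$ if and only if $\pi(1_A)+\pi(\mathbf 0)=\pi(\mathbf 1)$. The map $A\mapsto(1_A,\mathbf 0,\mathbf 1)$ is continuous, so $\mathcal U$ is an analytic subset of $2^{\mathbb N}$, and therefore it has the Baire property.

For a finite binary string $s$ let $N_s$ be the set of extensions of $s$ in $2^{\mathbb N}$. Suppose $\mathcal U$ is nonmeager. Then it is comeager in some $N_s$. Changing the first $|s|$ coordinates in a prescribed way is a homeomorphism of $2^{\mathbb N}$. It maps $\mathcal U$ to itself, since $\mathcal U$ is nonprincipal and so is closed under finite modifications. These homeomorphisms carry $N_s$ to every $N_t$ with $|t|=|s|$, so $\mathcal U$ is comeager in $2^{\mathbb N}$. The complementation map $A\mapsto\mathbb N\setminus A$ is a homeomorphism carrying $\mathcal U$ onto its complement. So the complement is comeager too, which contradicts the Baire category theorem.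 If instead $\mathcal U$ is meager, then by complementation its complement is meager as well, and we reach the same contradiction. $\blacksquare$

What changes in general? Here the ultrafilter came with the presentation: it was the set of $A$ for which a certain equation between given representatives holds. A model that is merely given as an abstract Borel structure comes with no ultrafilter. The sensible attempt is to manufacture one: choose a code $n_A$ for each $A$ in some definable way, fix a nonstandard $H$, and ask whether $p_H\mid n_A$. This stops at once. If $n$ codes $A$, so does $n\,p_H$, and (if $n\ne 0$) so does the number obtained from $n$ by removing all factors $p_H$. So the answer at the nonstandard place $H$ depends on the code and not on $A$. To make progress we must control the ambiguity between codes of the same set. The plan is to replace divisibility by primes with residues modulo powers of $2$. There the ambiguity is an additive group, and we can use theorems about homomorphisms.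

## 2. Analytic presentations and positive existential relations

The theorem holds for a wider class than Borel definable models, and the wider class is the natural one for the proof.

**Definition.** A *$\Sigma^1_1$-presentation* of a model $\mathcal M$ of PA is an analytic subset $X$ of a Polish space together with a surjection $\pi:X\to\mathcal M$ such that the sets
$$\{(a,b,c)\in X^3:\pi a+\pi b=\pi c\},\qquad \{(a,b,c)\in X^3:\pi a\cdot\pi b=\pi c\}$$
are analytic.

A Borel definable model is the case where $X$ is its universe and $\pi$ is the identity. A looser reading of the question lets the universe be a Borel set modulo a Borel equivalence relation that is a congruence for the operations. That reading also gives a $\Sigma^1_1$-presentation, with $\pi$ the quotient map.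

**Theorem A.** No nonstandard model of PA with standard system $\mathcal P(\mathbb N)$ has a $\Sigma^1_1$-presentation. In particular, no such model is Borel definable.

The proof is in ZFC. Analytic sets are closed under countable unions, countable intersections, projections, and preimages under continuous maps defined on $G_\delta$ sets. They are not closed under complements, so we must be careful about which formulas we use.

**Definition.** A relation on $X$ is *p.e.* (positive existential) if it has the form $\{(a_1,\dots,a_r)\in X^r:\mathcal M\models\theta(\pi a_1,\dots,\pi a_r)\}$, where $\theta$ is built from $+,\cdot,=,\le$ and parameters from $\mathcal M$ using only $\wedge,\vee,\exists$.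

Every p.e. relation is analytic. Indeed, fix a name $o\in X$ of $0$. Then $\pi a=\pi b$ says $\pi a+\pi o=\pi b$, so it is analytic, and $\pi a\le\pi b$ says $\exists z\,(\pi a+\pi z=\pi b)$. Parameters are replaced by fixed names, nested terms are unravelled with existential quantifiers over $X$, and $\wedge,\vee,\exists$ become intersection, union and projection.

For example, "$\pi a$ is odd" is p.e., by $\exists q\,(\pi a=2q+1)$. Also $\pi a\neq\pi b$ is p.e., since it says $\pi a+1\le\pi b$ or $\pi b+1\le\pi a$. If $P\in\mathcal M$ is a parameter, then $P\mid\pi a$ and $P\nmid\pi a$ are both p.e.; the second says $\exists q,r\,(\pi a=Pq+r,\ 1\le r,\ r+1\le P)$.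

From descriptive set theory we use the following facts, where [K] is Kechris, *Classical Descriptive Set Theory*, and BP means the Baire property.

- Sets in the $\sigma$-algebra $\sigma(\Sigma^1_1)$ generated by the analytic sets have the BP [K, 21.6].
- Jankov–von Neumann: an analytic set $\Gamma\subseteq Z\times Y$ ($Z,Y$ Polish) whose projection is $Z$ contains the graph of a $\sigma(\Sigma^1_1)$-measurable function $Z\to Y$ [K, 18.1].
- A Baire measurable function into a Polish space (preimages of open sets have the BP) is continuous on a dense $G_\delta$ set [K, 8.38].
- Kuratowski–Ulam (KU): if $A\subseteq Z\times Y$ has the BP, then $A$ is meager (comeager) if and only if comeagerly many of its sections are meager (comeager), in either coordinate [K, 8.41].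
- Pettis: a Baire measurable homomorphism from a Polish group to a second countable topological group is continuous [K, 9.10].

From arithmetic we use that PA has division with remainder, the function $m\mapsto2^m$, binary expansions, sums and products along definable sets below a bound, Bézout's identity, and the least number principle for definable sets with parameters.

## 3. The 2-adic shadow of a nonstandard number

Let $\mathcal M$ be a nonstandard model of PA and $R$ the discretely ordered ring with $R_{\ge0}=\mathcal M$. For $a\in R$ and standard $k$, the remainder of $a$ modulo $2^k$ is one of $0,\dots,2^k-1$, hence a standard number. These remainders are compatible as $k$ grows, so there is a unique 2-adic integer $\rho(a)\in\mathbb Z_2$ with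
$$\rho(a)\equiv a\pmod{2^k}\quad\text{for all standard }k.$$
The map $\rho:R\to\mathbb Z_2$ is a ring homomorphism. For example, with $H$ nonstandard, $\rho(2^H)=0$, $\rho(2^H-1)=-1$, and $a=\sum_{i<H}4^i$ satisfies $3a=4^H-1$, so $\rho(a)=-1/3$. The numbers $5$ and $2^H+5$ have the same shadow; the ambiguity is the additive group $\ker\rho$ of elements divisible by all standard powers of $2$.

**The shadow is onto when all sets are coded.** Suppose the standard system is $\mathcal P(\mathbb N)$. Given $x=\sum_ix_i2^i\in\mathbb Z_2$ with digits $x_i\in\{0,1\}$, let $n\in\mathcal M$ code $\{i:x_i=1\}$ and let $H$ be nonstandard. The number $a=\sum_{i<H,\ p_i\mid n}2^i$ exists in $\mathcal M$. For standard $k$ it is congruent to $\sum_{i<k}x_i2^i$ modulo $2^k$, so $\rho(a)=x$. Hence $\rho$ maps $\mathcal M$ onto $\mathbb Z_2$.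

**Truncation.** Let $n_0\in\mathcal M$ be nonstandard, $P=2^{n_0}$, and $Q=R/PR$, with $[a]$ the class of $a$. Since $\rho(P)=0$, $\rho$ vanishes on $PR$ and induces a ring homomorphism $\bar\rho:Q\to\mathbb Z_2$.

**Valuation.** For $z\in R\setminus\{0\}$ let $v(z)\in\mathcal M$ be the largest $m$ with $2^m\mid z$. It exists because $2^m\mid z$ forces $m<2^m\le|z|$. Put $v(0)=\infty$, larger than all elements of $\mathcal M$. So $v(3\cdot2^H)=H$, and $\rho(z)=0$ if and only if $v(z)$ is nonstandard or $\infty$.

## 4. Additive lifts do not exist

Suppose we were lucky, and could choose for each 2-adic integer $x$ a number $C(x)\in\mathcal M$ with shadow $x$, in a measurable way, and so that $C(x+y)\equiv C(x)+C(y)$ modulo one fixed nonstandard power $P$ of $2$. We now show that this is impossible. The proposition is stated with some slack: a smaller group $O$, a comeager set on which the choice is continuous, and a constant $e$. This slack will be needed later. At first reading take $k=0$, $H_0=O=\mathbb Z_2$ and $e=0$.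

**Proposition 2.** Let $\pi:X\to\mathcal M$ be a $\Sigma^1_1$-presentation of a nonstandard model of PA. Let $n_0$ be nonstandard, $P=2^{n_0}$, $Q=R/PR$, and let $O=2^k\mathbb Z_2$ with $k\in\mathbb N$. There is no group homomorphism $\varphi:O\to Q$ such that

- $\bar\rho(\varphi(h))=h$ for all $h\in O$, and
- there are a dense $G_\delta$ set $H_0\subseteq O$, a continuous map $b:H_0\to X$ and $e\in\mathcal M$ with $\varphi(h)=[\pi(b(h))-e]$ for all $h\in H_0$.

**Proof.** Suppose $\varphi$ is such a homomorphism.

**Step 1: normalize the value at $2^k$.** The purpose is to have $\varphi$ behave like the inclusion on the dense subgroup $2^k\mathbb Z$ of $O$. Let $\varphi(2^k)=[a]$. Since $\rho(a)=2^k$, we have $a\equiv2^k\pmod{2^{k+1}}$, so $a=2^ku$ with $u\in R$ odd, and $2^k\rho(u)=2^k$ gives $\rho(u)=1$. An odd number is coprime to $P$, so by Bézout there is $u'\in\mathcal M$ with $uu'\equiv1\pmod P$. Applying $\rho$ and using $\rho(P)=0$ and $\rho(u)=1$, we get $\rho(u')=1$. Put $\varphi'(h)=[u']\varphi(h)$. This is again a homomorphism $O\to Q$, and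
$$\bar\rho(\varphi'(h))=h\ \ (h\in O),\qquad \varphi'(2^k)=[u'2^ku]=[2^k]. \tag{1}$$

**Step 2: read off the leading digits below $m$ as a point of the circle.** Let $m\le n_0$ be nonstandard. For $h\in O$ let $r_m(h)\in[0,2^m)$ be the remainder modulo $2^m$ of any representative of $\varphi'(h)$. It is well defined because $2^m\mid P$. Let
$$\psi_m(h)=\mathrm{st}\bigl(r_m(h)/2^m\bigr)\bmod1\ \in\ \mathbb R/\mathbb Z,$$
where $\mathrm{st}$ is the real standard part of a finite element of the fraction field of $R$, i.e. the supremum of the rationals below it. On finite elements $\mathrm{st}$ is additive. Since $r_m(h)+r_m(h')-r_m(h+h')\in\{0,2^m\}$, the map $\psi_m:O\to\mathbb R/\mathbb Z$ is a homomorphism.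

**Step 3: $\psi_m$ is Baire measurable.** This is the step where the complexity of the presentation enters. For $h\in H_0$ we have $\varphi'(h)=[u'(\pi b(h)-e)]$. Let $0\le s/d\le t/d\le1$ be rationals with $s,t\in\mathbb N$ and $d\ge1$. The set of $h\in H_0$ with $s/d\le r_m(h)/2^m\le t/d$ is the set of $h\in H_0$ for which there are $r,q,q'\in\mathcal M$ with
$$u'\,\pi b(h)+q2^m=u'e+r+q'2^m,\qquad r+1\le2^m,\qquad s2^m\le dr\le t2^m .$$
Indeed the first two conditions say that $r$ is the remainder of $u'(\pi b(h)-e)$ modulo $2^m$. This is the preimage under the continuous map $b$ of a p.e. relation with parameters $u',e,2^m$, so it is analytic.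

An open arc $(\alpha,\beta)$ with $0\le\alpha<\beta\le1$ does not contain $0\in\mathbb R/\mathbb Z$. Its preimage under $\psi_m\restriction H_0$ is the union of the above sets over all rationals $\alpha<s/d\le t/d<\beta$: if the standard part lies strictly between $\alpha$ and $\beta$, we can squeeze rationals in between, and the converse is clear. The preimage of an arc $(-\varepsilon,\varepsilon)$ around $0$, with $0<\varepsilon<1/2$, is the union of the above sets with $s=0$, $t/d<\varepsilon$, and those with $t=d$, $s/d>1-\varepsilon$. (The standard part may equal $1$; that point is $0$ on the circle.) These unions are countable, and every open set of the circle is a countable union of such arcs. So preimages of open sets under $\psi_m\restriction H_0$ are analytic and have the BP. As $O\setminus H_0$ is meager, $\psi_m$ is Baire measurable.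

**Step 4: $\psi_m$ vanishes.** By Pettis' theorem $\psi_m$ is continuous. By (1), $r_m(2^k)=2^k$, and $2^k/2^m=1/2^{m-k}$ is infinitesimal because $m-k$ is nonstandard. So $\psi_m(2^k)=0$, hence $\psi_m=0$ on $2^k\mathbb Z$. This is dense in $O$, so
$$\psi_m=0\quad\text{for every nonstandard }m\le n_0. \tag{2}$$

Continuity is essential for this conclusion. For $k=0$ the homomorphism law alone gives $3\psi_m(-1/3)=\psi_m(-1)=0$, which would allow the value $1/3$. That is the value one sees on the number $a=\sum_{i<H}4^i$ of Section 3: for even nonstandard $m\le 2H$ its remainder modulo $2^m$ is $(2^m-1)/3$.

**Step 5: overspill to standard digits.** Here (2), a statement about nonstandard places, must be brought down to standard ones. Let $h\in O$, let $a\in[0,P)$ represent $\varphi'(h)$, and let $d_i$ $(i<n_0)$ be its binary digits in $\mathcal M$. Then $r_m(h)$ is the remainder of $a$ modulo $2^m$, whose two leading digits are $d_{m-1},d_{m-2}$. By (2), for nonstandard $m\le n_0$ the quotient $r_m(h)/2^m$ has standard part $0$ or $1$, so it is less than $1/4$ or greater than $3/4$. In the first case $d_{m-1}=d_{m-2}=0$, in the second $d_{m-1}=d_{m-2}=1$. So the set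
$$J=\{m:2\le m\le n_0,\ \forall m'\,(m\le m'\le n_0\to d_{m'-1}=d_{m'-2})\},$$
which is definable in $\mathcal M$, contains every nonstandard $m\le n_0$. It has a least element $m_*$. If $m_*$ were nonstandard, then $m_*-1$ would be nonstandard too, and therefore in $J$, a contradiction. So $m_*$ is standard, and the digits $d_i$ are constant for standard $i\ge m_*-2$.

By (1), $\rho(a)=\bar\rho(\varphi'(h))=h$, so $d_0,d_1,d_2,\dots$ (standard indices) are the 2-adic digits of $h$. We have shown that every $h\in2^k\mathbb Z_2$ has eventually constant digits. This is false for $h=2^k\sum_i2^{2i}$. $\blacksquare$

One reason for using $\mathbb Z_2$ as the index group is visible in Steps 1 and 4: the multiples of a single element are dense in $O$, so a single normalization determined the continuous map $\psi_m$ completely.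

## 5. The error of an arbitrary choice of codes

From here until the end of Section 7, suppose for contradiction that $\mathcal M$ is a nonstandard model of PA with standard system $\mathcal P(\mathbb N)$ and $\pi:X\to\mathcal M$ is a $\Sigma^1_1$-presentation, where $X\subseteq Y$ and $Y$ is Polish.

**Step 1: choose shadows backwards, measurably.** We want a reasonable right inverse of $\rho$. Consider
$$\Gamma=\{(x,a)\in\mathbb Z_2\times X:\rho(\pi a)=x\}=\bigcap_k\bigcup_{j<2^k}\{x:x\equiv j\ (\mathrm{mod}\ 2^k)\}\times\{a\in X:\exists q\ \pi a=2^kq+j\}.$$
It is analytic, and by Section 3 it projects onto $\mathbb Z_2$. By Jankov–von Neumann there is a $\sigma(\Sigma^1_1)$-measurable $c:\mathbb Z_2\to Y$ whose graph lies in $\Gamma$; so $c$ takes values in $X$. It is Baire measurable, so there is a dense $G_\delta$ set $G\subseteq\mathbb Z_2$ with $c\restriction G$ continuous. Put $C(x)=\pi(c(x))\in\mathcal M$, so that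
$$\rho(C(x))=x\quad\text{for all }x\in\mathbb Z_2. \tag{3}$$

**Step 2: measure the failure of additivity.** Let $G_2=\{(x,y):x,\,y,\,x+y\in G\}$. The three maps $(x,y)\mapsto x,\ y,\ x+y$ are continuous and open, so preimages of dense open sets are dense open, and $G_2$ is a dense $G_\delta$ in $\mathbb Z_2^2$. For $(x,y)\in G_2$ let
$$z(x,y)=C(x)+C(y)-C(x+y)\in R. \tag{4}$$
By (3), $\rho(z(x,y))=x+y-(x+y)=0$. So $v(z(x,y))$ is nonstandard or $\infty$.

Thus $C$ is additive modulo every standard power of $2$. To approach Proposition 2 we need additivity modulo one nonstandard power, for enough pairs $(x,y)$. For each pair separately this is true: $C$ is additive at $(x,y)$ modulo $2^n$ for every $n\leq v(z(x,y))$. With $S_n=\{p\in G_2:2^n\mid z(p)\}$ we have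
$$G_2=\bigcup_{n\ \text{nonstandard}}S_n ,$$
and each $S_n$ is analytic, as we shall see in Section 6. One would like to conclude by category that some $S_n$ is nonmeager.

This is the point at which the direct approach stops. The union is over all nonstandard $n$, and meager sets are closed only under countable unions. The sets $S_n$ grow as $n$ decreases, so it would suffice to have countably many nonstandard $n$ that come below every nonstandard element. Nothing provides such a sequence, and in the ultrapower of Section 1 there is none. Given nonstandard classes of $g_0,g_1,\dots$, let $f(n)$ be the largest $i\le n$ with $\min_{j\le i}g_j(n)>i$, or $0$ if there is no such $i$. For each standard $i$ the set of $n\ge i$ with $\min_{j\le i}g_j(n)>i$ is in $\mathcal U$, and there $f(n)\ge i$. So the class of $f$ is nonstandard. Whenever $f(n)\ge\max(j,1)$ we have $f(n)<g_j(n)$, so this class lies below all the given ones.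

The way out is to compare the errors with each other instead of with elements $n$. The quantity $v(z(p))$ totally preorders the pairs $p$. In a total preorder some point must have many points above it, where "many" means nonmeager: otherwise KU is violated. Such a point itself provides the bound $n$. For KU we need the comparison relation to have the BP, and so we need to express $v(z)\le v(z')$ positively and existentially.

## 6. One nonstandard power of 2 divides nonmeagerly many errors

**Step 1: a positive existential form of $v(z)\le v(z')$.** For $z,z'\in R$,
$$v(z)\le v(z')\iff\exists\,o,t\in\mathcal M:\ o\text{ odd and }oz'=tz\text{ or }oz'=-tz. \tag{5}$$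
For the direction from left to right, if $z'=0$ take $o=1$, $t=0$. If $z'\ne0$ then $v(z)\le v(z')<\infty$, so $z\neq0$, and we write $z=2^vu$, $z'=2^{v'}u'$ with $u,u'$ odd and $v\le v'$. Take $o=|u|$ and $t=2^{v'-v}|u'|$. Then $oz'=2^{v'}|u|u'$ and $tz=2^{v'}|u'|u$, which agree up to sign. Conversely, suppose the right side holds. Multiplication by an odd number does not change $v$, so $v(z')=v(oz')=v(tz)\ge v(z)$. This includes the case $z=0$, where it gives $v(z')=\infty$.

**Step 2: the comparison relation has the BP.** Consider on $X^6$ the relation $v(\pi a+\pi b-\pi c)\le v(\pi a'+\pi b'-\pi c')$. By (5), moving negative terms to the other side, it says that for some $o,t,q\in\mathcal M$ with $o=2q+1$ we have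
$$o\,\pi a'+o\,\pi b'+t\,\pi c=t\,\pi a+t\,\pi b+o\,\pi c'\quad\text{or}\quad o\,\pi a'+o\,\pi b'+t\,\pi a+t\,\pi b=o\,\pi c'+t\,\pi c .$$
So it is p.e. and analytic. On $G_2\times G_2$ the map
$$((x,y),(x',y'))\mapsto(c(x),c(y),c(x+y),c(x'),c(y'),c(x'+y'))$$
is continuous. So
$$W=\{(p,q)\in G_2\times G_2:v(z(p))\le v(z(q))\}$$
is analytic and has the BP.

**Step 3: some section is nonmeager.** For $p\in G_2$ let $W_p=\{q\in G_2:v(z(q))\ge v(z(p))\}$. Suppose all $W_p$ are meager. By KU, $W$ is meager in $\mathbb Z_2^2\times\mathbb Z_2^2$, and so is its image under $(p,q)\mapsto(q,p)$. Any two values of $v$ are comparable, so these two sets cover $G_2\times G_2$, a dense $G_\delta$. This contradicts the Baire category theorem.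

**Step 4: extract the bound.** Fix $p_0$ with $W_{p_0}$ nonmeager. Let $n_0=v(z(p_0))$ if this is not $\infty$, and otherwise let $n_0$ be any nonstandard element. By Step 2 of Section 5, $n_0$ is nonstandard in either case. Put $P=2^{n_0}$ and
$$S=\{(x,y)\in G_2:P\mid z(x,y)\}.$$
If $q\in W_{p_0}$ then $v(z(q))\ge v(z(p_0))\ge n_0$, so $q\in S$. Thus $S\supseteq W_{p_0}$ is nonmeager. It is analytic: it is the continuous preimage of the p.e. relation $\exists q\,(\pi a+\pi b=\pi c+Pq\ \text{ or }\ \pi a+\pi b+Pq=\pi c)$. So $S$ has the BP and is comeager in some nonempty open set. Shrinking this set, we get $k\in\mathbb N$ and cosets $U,V$ of $O:=2^k\mathbb Z_2$ such that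
$$S\text{ is comeager in }U\times V. \tag{6}$$

## 7. From generic additivity to a homomorphism, and the proof of Theorem A

Let $Q=R/PR$ and $\bar\rho:Q\to\mathbb Z_2$ be as in Section 3. For $(x,y)\in S$ the error vanishes modulo $P$, that is,
$$[C(x+y)]=[C(x)]+[C(y)]. \tag{7}$$
This holds only generically on $U\times V$. Passing to differences turns it into an honest homomorphism on $O$.

**Step 1: good values of $y$.** Let $V_0$ be the set of $y\in V$ such that $(x,y)\in S$ for comeagerly many $x\in U$. By (6) and KU, $V_0$ is comeager in $V$. Also $V_0\subseteq G$: for $y\in V_0$ some $(x,y)$ lies in $S\subseteq G_2$.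

**Step 2: differences are constant.** We show that $[C(x+h)]-[C(x)]$ takes one value for almost all $x\in U$. Let $h\in O$. Since $V-h=V$, the set $V_0\cap(V_0-h)$ is comeager in $V$, hence nonempty. Let $y$ belong to it. Since $y+h\in V_0$, for comeagerly many $x\in U$ we may apply (7) to $(x,y+h)$:
$$[C(x+y+h)]=[C(x)]+[C(y+h)].$$
Since $y\in V_0$, and translation by $h$ is a homeomorphism of $U$ onto $U+h=U$, for comeagerly many $x\in U$ we may apply (7) to $(x+h,y)$:
$$[C(x+h+y)]=[C(x+h)]+[C(y)].$$
Comparing, for comeagerly many $x\in U$,
$$[C(x+h)]-[C(x)]=[C(y+h)]-[C(y)]. \tag{8}$$
Given two points $y,y'\in V_0\cap(V_0-h)$, the two comeager sets of $x$ intersect, so the right side of (8) is the same for both. Call this common value $\varphi(h)\in Q$. Then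
$$[C(x+h)]-[C(x)]=\varphi(h)\quad\text{for comeagerly many }x\in U. \tag{9}$$

**Step 3: $\varphi$ is a homomorphism with $\bar\rho\circ\varphi=\mathrm{id}$.** Let $h,h'\in O$. By (9) for $h$, by (9) for $h'$ at the translated point $x+h$, and by (9) for $h+h'$, comeagerly many $x\in U$ satisfy
$$\varphi(h)+\varphi(h')=\bigl([C(x+h)]-[C(x)]\bigr)+\bigl([C(x+h+h')]-[C(x+h)]\bigr)=\varphi(h+h').$$
So $\varphi:O\to Q$ is a group homomorphism. Applying $\bar\rho$ to (9) at one such $x$ and using (3), we get $\bar\rho(\varphi(h))=(x+h)-x=h$.

**Step 4: $\varphi$ has a continuous lift on a dense $G_\delta$ set.** Fix $y\in V_0$. Since $V=y+O$ and $V_0$ is comeager in $V$, there is a dense $G_\delta$ subset $H_0$ of $O$ with $y+H_0\subseteq V_0$. For $h\in H_0$ we have $y\in V_0\cap(V_0-h)$, so by the definition of $\varphi$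
$$\varphi(h)=[C(y+h)-C(y)]=[\pi(c(y+h))-C(y)].$$
The map $b(h)=c(y+h)$ is continuous on $H_0$, because $y+H_0\subseteq V_0\subseteq G$.

Steps 3 and 4 verify the two conditions of Proposition 2, with $e=C(y)$. Proposition 2 says that no such $\varphi$ exists. This contradiction proves Theorem A. $\blacksquare$

So there is no Borel definable nonstandard model of PA whose standard system contains all subsets of $\mathbb N$, and neither the quotient variant nor an analytic presentation helps.

## 8. The standard system is meager and null

Theorem A bootstraps itself by a zero-one law. We identify subsets of $\mathbb N$ with points of $2^{\mathbb N}$, and finite binary strings with numbers, so that a tree $T\subseteq2^{<\omega}$ may belong to a standard system. A tree is *perfect* if it is nonempty and each of its nodes has two incomparable extensions in it; $[T]$ is its set of branches.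

**Theorem B.** Let $\mathcal M$ be a nonstandard model of PA with a $\Sigma^1_1$-presentation (e.g. Borel definable), and let $\mathcal S\subseteq2^{\mathbb N}$ be its standard system. Then $\mathcal S$ is an analytic set that is meager and Lebesgue null. Moreover, for every perfect tree $T\in\mathcal S$, $\mathcal S\cap[T]$ is meager in $[T]$.

**Proof.**

**Step 1: $\mathcal S$ is analytic.** We have $A\in\mathcal S$ if and only if there is $a\in X$ such that for all $i$: either $i\in A$ and $p_i\mid\pi a$, or $i\notin A$ and $\pi a\equiv r\pmod{p_i}$ for some $0<r<p_i$. For each $i$ this is an analytic condition on $(A,a)$; countable intersections and projections keep it analytic. So $\mathcal S$ has the BP and is measurable.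

**Step 2: $\mathcal S$ is a dense subgroup of $(\mathbb Z/2)^{\mathbb N}$.** Every finite set is coded by a standard number. If $n,n'$ code $A,A'$ and $H$ is nonstandard, then the product of the $p_i$ with $i<H$ such that exactly one of $p_i\mid n$, $p_i\mid n'$ holds codes the symmetric difference of $A$ and $A'$.

**Step 3: if $\mathcal S$ is not small, it is everything.** Suppose $\mathcal S$ is nonmeager. Then it is comeager in some $N_s$. Let $g\in2^{\mathbb N}$ vanish on the first $|s|$ coordinates. Translation by $g$ maps $N_s$ to itself, so $\mathcal S$ and $\mathcal S+g$ are both comeager in $N_s$ and intersect. Hence $g\in\mathcal S+\mathcal S=\mathcal S$. Suppose instead that $\mathcal S$ has positive measure $\mu(\mathcal S)$. Choose an open set $E\supseteq\mathcal S$ with $\mu(E)<2\mu(\mathcal S)$ and write it as a disjoint union of sets $N_s$. For at least one of them $\mathcal S$ has relative measure greater than $1/2$ in $N_s$; otherwise $\mu(\mathcal S)\le\mu(E)/2<\mu(\mathcal S)$. For $g$ as before, $\mathcal S$ and $\mathcal S+g$ both have relative measure greater than $1/2$ in $N_s$, so they intersect and again $g\in\mathcal S$.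

In both cases the subgroup $\mathcal S$ contains a neighborhood of $0$. So it is open, hence closed, and being dense it equals $2^{\mathbb N}$. This contradicts Theorem A.

**Step 4: closure under Turing reducibility and join.** This is a result of Scott; see Kaye, *Models of Peano Arithmetic*, Ch. 13. We recall the argument. Suppose $n$ codes $A$ and machine $e$ computes $B$ from $A$. Let $H$ be nonstandard. In $\mathcal M$ let $n'$ be the product of all $p_i$ with $i<H$ such that machine $e$, with oracle $\{j:p_j\mid n\}$ and input $i$, halts within $H$ steps with output $1$. For standard $i$, the real computation from $A$ takes finitely many steps and asks only standard questions. On these $A$ and $\{j:p_j\mid n\}$ agree. Its record is a standard number, which $\mathcal M$ recognizes as the record of the computation, and computations are unique. So $n'$ codes $B$. For the join of sets coded by $n$ and $n'$, take the product of all $p_{2i}$ with $i<H$, $p_i\mid n$ and all $p_{2i+1}$ with $i<H$, $p_i\mid n'$.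

**Step 5: perfect trees in $\mathcal S$.** Let $T\in\mathcal S$ be perfect. Let $e_T:2^{\mathbb N}\to[T]$ be the canonical homeomorphism: $x(j)$ tells which way to turn at the $j$-th splitting node met by the branch. Every node of $T$ that does not split has exactly one child in $T$, so with $T$ as an oracle we can always find the next splitting node. Hence $e_T(x)\le_Tx\oplus T$ and $x\le_Te_T(x)\oplus T$. By Step 4, $x\in\mathcal S$ if and only if $e_T(x)\in\mathcal S$. So $e_T^{-1}(\mathcal S\cap[T])=\mathcal S$, which is meager, and $e_T$ is a homeomorphism onto $[T]$. $\blacksquare$

## 9. A Borel model whose standard system contains a perfect set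

Meager and null does not mean countable, even in the strict Borel sense.

**Theorem C.** There is a Borel definable (strict sense: Borel universe, true equality) nonstandard model of $\mathrm{Th}(\mathbb N)$ whose standard system contains a perfect set.

The idea is to adjoin a generator $c_x$ for every $x\in2^{\mathbb N}$, and to arrange that the truth of any formula about generators depends only on finite initial segments of the indices. Ramsey theory for products of trees does this.

**Halpern–Läuchli theorem, strong subtree form** (Todorcevic, *Introduction to Ramsey Spaces*, Ch. 3). For every finite coloring of $\bigcup_n(2^n)^d$ there are an infinite set $\{l_0<l_1<\cdots\}$ and sets $S_i(j)\subseteq2^{l_j}$ $(1\le i\le d)$ such that $|S_i(0)|=1$; for $u\in S_i(j)$ and $e\in\{0,1\}$ exactly one element of $S_i(j+1)$ extends $u^\frown e$; every element of $S_i(j+1)$ arises in this way; and $\bigcup_j\prod_iS_i(j)$ is monochromatic.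

**Definition.** Trees $(T_i)_{i\le d}$ with an infinite level set $L=\{l_0<l_1<\cdots\}$ form a *system* if $T_i(l_j)\subseteq2^{l_j}$, $|T_i(l_0)|=1$, every $u\in T_i(l_j)$ has exactly two extensions in $T_i(l_{j+1})$, and every element of $T_i(l_{j+1})$ extends one of $T_i(l_j)$. The element of $T_i(l_0)$ is the *root* of $T_i$.

For example, with $L=\{0,2,4,\dots\}$, the strings of even length with zeros at all odd positions form a system with $d=1$. Each $T_i$ in a system is isomorphic to $2^{<\omega}$ as a levelled tree. Transporting the theorem along these isomorphisms gives: for each finite coloring of $\bigcup_{l\in L}\prod_iT_i(l)$ there is a system $T_i'\subseteq T_i$ with level set $L'\subseteq L$ on which the coloring is constant.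

**Proof of Theorem C.**

**Step 1: a fusion of systems that decides all formulas.** Identify binary strings with natural numbers by a standard coding. Let $(\varphi_j)$ list all formulas in the language of PA, where $\varphi_j$ has its free variables among $v_1,\dots,v_{m_j}$ and each formula is listed with every admissible $m_j$. We build systems $(T^k_s)_{s\in2^k}$ with level sets $L^k$ such that $L^{k+1}\subseteq L^k$, $T^{k+1}_{s^\frown e}\subseteq T^k_s$, the roots of the $T^k_s$ $(s\in2^k)$ are distinct, the root levels strictly increase with $k$, and the following holds.

(∗) For $j<k$ and distinct $s_1,\dots,s_{m_j}\in2^k$, the truth value in $\mathbb N$ of $\varphi_j(u_1,\dots,u_{m_j})$ is the same for all $l\in L^k$ and all $u_i\in T^k_{s_i}(l)$.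

Start with $T^0_\emptyset=2^{<\omega}$ and $L^0=\mathbb N$. Given stage $k$, let $T_{s^\frown0},T_{s^\frown1}$ be the parts of $T^k_s$ at and above its two nodes on the second level of $L^k$. These $2^{k+1}$ trees form a system with level set $L^k\setminus\{\min L^k\}$. Color each level tuple (one node from each tree, all on one level) by the list of truth values of all $\varphi_j$ with $j\le k$ at all injective choices of $m_j$ coordinates. There are finitely many colors, so the theorem yields a system $(T^{k+1}_s)_{s\in2^{k+1}}$ on which the color is constant. Any choice of nodes from some of the trees on one level extends to a full level tuple, so (∗) holds at $k+1$. The root level has increased, since the old minimum is no longer a level. The new roots are distinct, since they extend distinct nodes of equal length: the trees $T_{s^\frown0}$ and $T_{s^\frown1}$ start at different nodes of the same level, and for different $s$ the old roots are different.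

Decided values persist. If $s_i'\in2^{k'}$ extends $s_i\in2^k$, then for $l\in L^{k'}\subseteq L^k$ we have $T^{k'}_{s_i'}(l)\subseteq T^k_{s_i}(l)$, so the value decided at $(s_i')$ is the one decided at $(s_i)$.

For $x\in2^{\mathbb N}$ let $y_x\in2^{\mathbb N}$ be the union of the roots of the $T^k_{x\restriction k}$. The roots extend each other, because $T^{k+1}_{x\restriction(k+1)}\subseteq T^k_{x\restriction k}$, and their lengths tend to infinity. The map $x\mapsto y_x$ is continuous. It is injective, because the roots for $x\restriction k\ne x'\restriction k$ are distinct strings of equal length. So $\{y_x:x\in2^{\mathbb N}\}$ is a perfect set.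

**Step 2: the model.** Take constants $c_x$ $(x\in2^{\mathbb N})$. Let $\Sigma$ be the set of all $\varphi_j(c_{x_1},\dots,c_{x_m})$, where $m=m_j$ and $x_1,\dots,x_m$ are distinct, that are decided true at $(x_1\restriction k,\dots,x_m\restriction k)$ for some $k>j$ at which the $x_i\restriction k$ are distinct. By persistence "some" may be replaced by "every". A finite subset of $\Sigma$ is satisfied in $\mathbb N$: choose $k$ larger than all indices $j$ involved and so large that all points involved have distinct restrictions to $k$, choose $l\in L^k$, and interpret $c_x$ as any element of $T^k_{x\restriction k}(l)$. Every sentence with constants can be written as some $\varphi_j$ at distinct constants, and at a late stage either it or its negation is decided true. So $\Sigma$ is consistent and decides every sentence. With $m_j=0$ we see that it contains $\mathrm{Th}(\mathbb N)$.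

Let $\mathcal M$ be the set of elements definable from the $c_x$'s in a model of $\Sigma$. Because least witnesses are definable, $\mathcal M$ is an elementary submodel by the Tarski–Vaught test, so $\mathcal M\models\Sigma$. A formula at distinct constants is true in $\mathcal M$ exactly when it is decided true.

**Step 3: the standard system contains all $y_x$.** Fix $x$ and $i$. At a late stage $k$ the root of $T^k_{x\restriction k}$ has length greater than $i$ and is an initial segment of $y_x$, and all nodes of $T^k_{x\restriction k}$ extend it. So the statement "$c_x$ is a string of length $>i$ with $i$-th entry $y_x(i)$" is in $\Sigma$. Hence the length $\mathrm{lh}(c_x)$ is nonstandard, and $\prod\{p_i:i<\mathrm{lh}(c_x),\ c_x(i)=1\}$ codes $\{i:y_x(i)=1\}$.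

**Step 4: names and supports.** It remains to present $\mathcal M$ as a Borel structure with true equality. Elements have many names, and we must choose one name for each element in a Borel way. Let $D\subseteq2^{\mathbb N}$ be the countable dense set of eventually zero sequences. For $m\ge0$ let $E_m$ be the set of lexicographically increasing $m$-tuples from $2^{\mathbb N}\setminus D$. Let $F_m$ be the countable set, with a fixed enumeration, of pairs $f=(\varphi(v_0,\bar v,\bar w),\bar d)$ with $|\bar v|=m$ and $\bar d$ a tuple of distinct elements of $D$, of the same length as $\bar w$. For $\bar x\in E_m$ let $f(\bar x)\in\mathcal M$ be the least $v_0$ with $\varphi(v_0,c_{\bar x},c_{\bar d})$, or $0$ if there is none. Every element of $\mathcal M$ is of the form $f(\bar x)$: separate the generators in a definition into those with index in $D$ and the others.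

**Claim.** Suppose $e=g(\bar y)$ with $\bar y\in E_m$, $m$ minimal for $e$, and $e=f(\bar x)$ with $f\in F_{m'}$, $\bar x\in E_{m'}$. Then every $y_i$ occurs in $\bar x$.

**Proof of the claim.** Suppose $y_i$ does not occur in $\bar x$. The statement $f(\bar x)=g(\bar y)$ is a formula about distinct constants $c_w$, where $w$ ranges over the points of $\bar x$ and $\bar y$ and the $D$-parameters of $f$ and $g$. It is true, so it is decided true at some stage $k$ that separates all these points. By density pick $d\in D$ with $d\restriction k=y_i\restriction k$. Then $d$ differs from all the other points involved, since their restrictions to $k$ differ from $y_i\restriction k$. The decision at stage $k$ depends only on restrictions to $k$, so $\Sigma$ contains the same formula with $c_{y_i}$ replaced by $c_d$. As $y_i$ does not occur in $\bar x$, this replacement does not touch $f(\bar x)$. So $e=f(\bar x)=g(\bar y[y_i/d])$. Treating $d$ as a further parameter from $D$, we have expressed $e$ with $m-1$ points outside $D$, which contradicts the minimality of $m$. $\square$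

If $g(\bar y)$ and $g'(\bar y')$ are two expressions of $e$ with the minimal number of points, the claim applied both ways gives $\bar y=\bar y'$. So each $e\in\mathcal M$ has a unique minimal support, and it is contained in every support.

**Step 5: the Borel structure.** Let $X$ be the set of $(f,\bar x)$ with $f\in F_m$, $\bar x\in E_m$, $m\in\mathbb N$, such that

- $f(\bar x)\ne g(\bar x')$ for all proper subtuples $\bar x'$ of $\bar x$ and all $g\in F_{|\bar x'|}$, and
- $f(\bar x)\ne g(\bar x)$ for all $g\in F_m$ of smaller index than $f$.

The map $(f,\bar x)\mapsto f(\bar x)$ is a bijection $X\to\mathcal M$. It is onto: given $e$ with minimal support $\bar y$, let $f$ be of least index with $f(\bar y)=e$; the first condition holds by minimality. It is one-to-one: if $(f,\bar x)\in X$ and $e=f(\bar x)$, then by the claim the minimal support of $e$ is a subtuple of $\bar x$. By the first condition it is not a proper one, so $\bar x$ is the minimal support, and by the second condition $f$ is determined.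

For a fixed formula and fixed distinct parameters from $D$, consider tuples of distinct points outside $D$. The truth value in $\mathcal M$ at such a tuple is decided at a finite stage, and all tuples with the same restrictions to that stage have the same value. So truth is a relatively clopen condition on the tuple. The sets $E_m$ are Borel, and for each $f$ the two conditions are countable conjunctions of relatively clopen ones. Hence $X$ is a Borel subset of the Polish space $\bigsqcup_mF_m\times(2^{\mathbb N})^m$, where each $F_m$ is discrete.

Finally, split the triples (for $+$ and $\cdot$) and pairs (for the order) from $X$ into countably many Borel pieces, according to their first coordinates and the pattern of equalities and lexicographic order among the points occurring. On each piece a statement such as $f(\bar x)+g(\bar y)=h(\bar z)$ is a fixed formula about distinct points, so it is relatively clopen. Hence the graphs of $+$ and $\cdot$ and the order are Borel. Transporting the structure of $\mathcal M$ to $X$ proves Theorem C. $\blacksquare$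

Together with Theorem B: for Borel definable models, uncountable standard systems are possible, but only meager null ones.

## 10. $\Delta^1_2$ ultrapowers under $V=L$, and projective presentations

In ZFC the pointclass $\Sigma^1_1$ in Theorem A cannot be improved to $\Delta^1_2$, by part (i) below. Under projective determinacy the proof of Theorem A covers the whole projective hierarchy.

**Theorem D.** (i) If $V=L$, there is a nonstandard model of PA with standard system $\mathcal P(\mathbb N)$, universe a $\Delta^1_2$ set of reals, true equality, and $\Delta^1_2$ order and graphs of $+,\cdot$. (ii) Under projective determinacy, no nonstandard model of PA with standard system $\mathcal P(\mathbb N)$ has a projective presentation (i.e. $X$ and the two relations in the definition of a $\Sigma^1_1$-presentation are projective instead of analytic).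

**Proof of (i).** We recall from Gödel and Addison (see Jech, *Set Theory*, Ch. 25) that under $V=L$ there is a good $\Delta^1_2$ well-ordering $<_L$ of the reals, of type $\omega_1$. "Good" includes that "$z$ enumerates $\{y:y\le_Lx\}$" is a $\Sigma^1_2$ relation of $(x,z)$. We take the reals to be the points of $\mathbb N^{\mathbb N}$ and view subsets of $\mathbb N$ as points of $2^{\mathbb N}\subseteq\mathbb N^{\mathbb N}$.

**Step 1: a greedy ultrafilter.** Going through all $A\subseteq\mathbb N$ in the order $<_L$, choose $A$ if and only if $A$ has infinite intersection with $\mathbb N$ and with every finite intersection of previously chosen sets. Let $\mathcal U$ be the family of chosen sets. All finite intersections of chosen sets are infinite: consider the $<_L$-last set in such an intersection, and the rule by which it was chosen. For each $A$, one of $A,\mathbb N\setminus A$ is chosen. Otherwise there are finite intersections $F,F'$ of chosen sets (allowing $\mathbb N$) with $A\cap F$ and $F'\setminus A$ finite; then $F\cap F'\subseteq(A\cap F)\cup(F'\setminus A)$ is finite, a contradiction. Now let $B$ be a superset of a chosen set or the intersection of two chosen sets. If $B$ were not chosen, then $\mathbb N\setminus B$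 would be, and a finite intersection of chosen sets would be empty. So $\mathcal U$ is an ultrafilter, and it is nonprincipal because its members are infinite.

**Step 2: $\mathcal U$ is $\Delta^1_2$.** We have $A\in\mathcal U$ if and only if there are $z$ enumerating $\{y:y\le_LA\}$ as $z_0,z_1,\dots$ and $f\in2^{\mathbb N}$ such that, for each $n$, $f(n)=1$ exactly when $z_n\in2^{\mathbb N}$ and for every finite $I\subseteq\{i:f(i)=1,\ z_i<_Lz_n\}$ the set $z_n\cap\bigcap_{i\in I}z_i$ is infinite; and $f(n)=1$ for the $n$ with $z_n=A$. By induction along $<_L$, such an $f$ must satisfy $f(n)=1$ if and only if $z_n$ is chosen. Apart from the $\Sigma^1_2$ statement that $z$ enumerates, only number quantifiers and the $\Delta^1_2$ relation $z_i<_Lz_n$ occur. So $\mathcal U$ is $\Sigma^1_2$. Since $A\notin\mathcal U$ if and only if $\mathbb N\setminus A\in\mathcal U$, it is $\Delta^1_2$.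

**Step 3: the model.** By Section 1, the ultrapower $\mathbb N^{\mathbb N}/\mathcal U$ is a nonstandard model of PA with standard system $\mathcal P(\mathbb N)$. On representatives, equality, order and the graphs of $+,\cdot$ are continuous preimages of $\mathcal U$; for instance $[a]+[b]=[c]$ says $\{n:a(n)+b(n)=c(n)\}\in\mathcal U$ — here the map from $(a,b,c)$ to this set is continuous. So they are $\Delta^1_2$. Take as universe the set of $<_L$-least representatives, i.e. the $a$ such that no $b<_La$ has $[b]=[a]$. This set is $\Delta^1_2$: the statement $\exists b<_La\ ([b]=[a])$ is $\Sigma^1_2$, and it is equivalent to the statement that for every $z$ enumerating $\{y:y\le_La\}$ there is $n$ with $z_n<_La$ and $[z_n]=[a]$, which is $\Pi^1_2$. Each class has exactly one least representative, so equality is true equality. $\blacksquare$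

**Proof of (ii).** Suppose there is such a presentation, and choose $r\ge1$ such that $X$ and the two relations are $\Sigma^1_r$. Repeat Sections 2 to 7 with $\Sigma^1_r$ in place of "analytic". The properties of analytic sets used there are of three kinds.

- Closure under projection, countable unions and intersections, and continuous preimages. These hold for $\Sigma^1_r$. So p.e. relations are $\Sigma^1_r$, and so are $\Gamma$, $W$, $S$ and the sets in Step 3 of the proof of Proposition 2.
- The BP of these sets. Under projective determinacy all projective sets have the BP.
- A Baire measurable uniformization $c$ of $\Gamma$. Under projective determinacy, projective relations have projective uniformizations (Moschovakis, *Descriptive Set Theory*, Ch. 6). If $c$ has projective graph, then for open $E$ the set $c^{-1}(E)=\{x:\exists a\in E\ (c(x)=a)\}$ is projective, so it has the BP. Thus $c$ is Baire measurable.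

All other ingredients (KU, Pettis, the continuity of $c$ on a dense $G_\delta$ set, the algebra and the overspill argument) apply unchanged, and the contradiction at the end of Section 7 is reached. $\blacksquare$
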